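\newtheorem{theorem}{Theorem}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\theoremstyle{definition}
\newtheorem{example}[theorem]{Example}
\theoremstyle{remark}
\newtheorem{remark}[theorem]{Remark}

\title{A bomber with more missiles may fire fewer}


\begin{abstract}
A bomber with $n$ missiles must survive $t$ more periods, in each of which it is
attacked with probability $p$; firing $k$ missiles at an attacker saves it with
probability $1-\theta^k$. Conjecture~B for this problem says that the optimal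
number $k(n,t)$ of missiles to fire is nondecreasing in $n$. We show that this is
true for $t\le 3$ and false for $t=4$: with $\theta=0.929$ and $p=\theta^3$ one
has $k(90,4)=27$ and $k(91,4)=26$. The proof for $t\le 3$ rests on log-concavity
in $n$ of the survival probabilities for at most two periods. The counterexample
comes from a failure of log-concavity for three periods, where the
survival probability is a mixture of two log-concave sequences.
\end{abstract}

\section{The problem and the results}

A bomber may be attacked in each of $t$ remaining periods. In each period an attack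
occurs with probability $p$, where $0<p<1$, and no attack occurs with probability
$q=1-p$. The bomber carries $n$ missiles. When attacked it chooses a number
$k\in\{1,\dots,n\}$ of missiles to fire, and it survives this attack with
probability
\[
g(k)=1-\theta^k ,\qquad 0<\theta<1 \text{ fixed}.
\]
If it is attacked with no missiles left, it does not survive. Let $F_t(n)$ be the
maximal probability of surviving all $t$ periods. Then
\begin{equation}\label{eq:rec}
F_t(n)=qF_{t-1}(n)+p\max_{1\le k\le n} g(k)\,F_{t-1}(n-k)\qquad(n,t\ge1),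
\end{equation}
with $F_0(n)=1$ for $n\ge0$ and $F_t(0)=q^t$ for $t\ge0$. For $n,t\ge1$ let $k(n,t)$
be the maximizing $k$ in \eqref{eq:rec}, the smallest one if there are several.
Conjecture~B, which we take from \cite{coda}, states that $k(n,t)\le k(n+1,t)$ for all
$n,t\ge1$ and all $0<p<1$, $0<\theta<1$.

The conjecture says that a richer bomber never fires less, and the first cases
support it. For $t=1$ there is nothing to save for, so $k(n,1)=n$ and
$F_1(n)=q+p(1-\theta^n)=1-p\theta^n$. For $t=2$ the bomber maximizes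
\[
(1-\theta^k)(1-p\theta^{n-k})=1+p\theta^n-(\theta^k+p\theta^{n-k}).
\]
Raising $k-1$ to $k$ lowers the last bracket exactly when $\theta^{k-1}>p\theta^{n-k}$.
In this inequality the left side decreases and the right side increases with $k$, so
$k(n,2)$ is the largest $k\le n$ for which it holds. The right side
decreases in $n$, so $k(n,2)$ is nondecreasing. The same behavior persists for $t=3$,
but not for $t=4$.

\begin{theorem}\label{thm:false}
Let $\theta=0.929$ and $p=\theta^3=0.801765089$. For $(n,t)=(90,4)$ and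
$(n,t)=(91,4)$ the maximizer in \eqref{eq:rec} is unique, and
\[
k(90,4)=27,\qquad k(91,4)=26 .
\]
Moreover $k(91,4)<k(90,4)$ for all $(p,\theta)$ in some open neighborhood of the
point $(0.929^3,0.929)$.
\end{theorem}

\begin{theorem}\label{thm:true}
For all $0<p<1$, $0<\theta<1$, $n\ge1$ and $t\in\{1,2,3\}$ we have
$k(n,t)\le k(n+1,t)$.
\end{theorem}

So Conjecture~B is false, and $t=4$ is the smallest horizon at which it fails. We
make no claim about individual horizons $t\ge5$. Since the maximizers in
Theorem~\ref{thm:false} are unique, the rule for breaking ties plays no role in the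
disproof.

The plan is as follows. Section~\ref{sec:step} compares firing $k-1$ with firing $k$
missiles. This reduces monotonicity at horizon $t$ to log-concavity of $F_{t-1}$, and
a three-term example shows what goes wrong without it. Section~\ref{sec:two} proves
that $F_2$ is log-concave, hence Theorem~\ref{thm:true}. Section~\ref{sec:three}
writes $F_3$ as a mixture and explains where log-concavity can break.
Section~\ref{sec:cube} gives exact formulas for $F_2$ when $p=\theta^3$,
Section~\ref{sec:num} uses them to bound the growth of $F_3$ at the chosen parameters,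
and Section~\ref{sec:four} deduces Theorem~\ref{thm:false}.

\section{One missile more}\label{sec:step}

All $F_t(n)$ lie in $(0,1]$: positivity follows from $F_t(n)\ge qF_{t-1}(n)$ and
$q>0$. For a positive sequence $f(0),f(1),\dots$ define its \emph{growth rate}
\[
\varphi_f(s)=\frac1{1-\theta}\Big(\frac{f(s)}{f(s-1)}-1\Big)\qquad(s\ge1).
\]
The sequence $f$ is \emph{log-concave}, that is, $f(s)^2\ge f(s-1)f(s+1)$ for all
$s\ge1$, exactly when $\varphi_f$ is nonincreasing. The factor $1/(1-\theta)$ is
chosen so that the growth rate of $g$ is simple: for $k\ge2$,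
\[
\frac1{1-\theta}\Big(\frac{g(k)}{g(k-1)}-1\Big)
=\frac{\theta^{k-1}}{1-\theta^{k-1}}=:\gamma(k),\qquad \gamma(1):=+\infty .
\]
The value $\gamma(1)=+\infty$ reflects $g(0)=0$. Since $0<\theta<1$, $\gamma$ is
strictly decreasing.

\begin{lemma}\label{lem:step}
Let $f$ be positive, $n\ge1$ and $V_n(k)=g(k)f(n-k)$ for $0\le k\le n$. For
$1\le k\le n$, $V_n(k)$ is larger than, equal to, or smaller than $V_n(k-1)$
according as $\gamma(k)$ is larger than, equal to, or smaller than
$\varphi_f(n+1-k)$.
\end{lemma}

\begin{proof}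
For $k=1$ we have $V_n(0)=0<V_n(1)$, in agreement with $\gamma(1)=+\infty$. For
$k\ge2$,
\[
\frac{V_n(k)}{V_n(k-1)}=\frac{g(k)/g(k-1)}{f(n+1-k)/f(n-k)}
=\frac{1+(1-\theta)\gamma(k)}{1+(1-\theta)\varphi_f(n+1-k)} .\qedhere
\]
\end{proof}

Thus the step from $k-1$ to $k$ missiles pays at supply $n$ if
$\gamma(k)>\varphi_f(n+1-k)$, and at supply $n+1$ if $\gamma(k)>\varphi_f(n+2-k)$. If
$\varphi_f$ increases somewhere, say $\varphi_f(s)<\varphi_f(s+1)$, and some
$\gamma(k)$ lies strictly between these two numbers, then the step to $k$ pays for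
$n=k+s-1$ but not for $n+1$. Here is an instance with $k=2$ and $s=1$.

\begin{example}\label{ex:toy}
Let $\theta=\frac12$, so $g(1)=\frac12$, $g(2)=\frac34$, $g(3)=\frac78$. Take the
continuation values $f(0),f(1),f(2)=5,7,11$. (This is not one of the $F_t$.) For
$n=2$ the choices $k=1,2$ give $\frac72$ and $\frac{15}4$, so $k=2$ is best. For
$n=3$ the choices $k=1,2,3$ give $\frac{11}2$, $\frac{21}4$, $\frac{35}8$, so $k=1$
is best. The optimal $k$ has dropped. In the language above,
$\varphi_f(1)=\frac45<\gamma(2)=1<\varphi_f(2)=\frac87$.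

The sequence is $f(s)=3+2^{s+1}$, a sum of two sequences with \emph{constant} growth
rates $0$ and $2$. The rate of the sum is the average of these two, weighted by the
shares of the two summands in $f(s-1)$. The faster summand gains weight, so the
average rises.
\end{example}

For log-concave $f$ this cannot happen, and one can say more. The lemma below
also describes the maximal value as a function of $n$, which will be needed for $F_3$.

\begin{lemma}\label{lem:lc}
Let $f$ be positive and log-concave, write $\varphi=\varphi_f$, and for $n\ge1$ put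
\begin{gather*}
\kappa(n)=\max\{k\in\{1,\dots,n\}:\gamma(k)>\varphi(n+1-k)\},\\
M(n)=\max_{1\le k\le n}g(k)f(n-k),\qquad
\mu(n+1)=\frac1{1-\theta}\Big(\frac{M(n+1)}{M(n)}-1\Big).
\end{gather*}
\begin{enumerate}
\item[(a)] For $1\le k\le n$, the inequality $\gamma(k)>\varphi(n+1-k)$ holds exactly
when $k\le\kappa(n)$, and $\kappa(n)$ is the smallest maximizer of $g(k)f(n-k)$.
\item[(b)] $\kappa(n+1)\in\{\kappa(n),\kappa(n)+1\}$.
\item[(c)] $\mu(n+1)=\max\{\gamma(\kappa(n)+1),\ \varphi(n-\kappa(n)+1)\}$. More
precisely, $\mu(n+1)$ equals the first number if $\kappa(n+1)=\kappa(n)+1$ and the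
second if $\kappa(n+1)=\kappa(n)$. It is nonincreasing in $n$, and
$\mu(n+1)\ge\varphi(n+1)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) As $k$ grows, $\gamma(k)$ strictly decreases and $\varphi(n+1-k)$ does not
decrease. So the difference $\gamma(k)-\varphi(n+1-k)$ is strictly decreasing from
$+\infty$ at $k=1$. It is positive for $k\le\kappa(n)$ and at most $0$ for larger $k$.
By Lemma~\ref{lem:step}, $g(k)f(n-k)$ strictly increases up to $k=\kappa(n)$ and does
not increase afterwards.

(b) If $\gamma(k)>\varphi(n+1-k)$, then $\gamma(k)>\varphi(n+2-k)$ because $\varphi$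
is nonincreasing; hence $\kappa(n+1)\ge\kappa(n)$. Write $\kappa=\kappa(n)$. If
$\kappa=n$, then $\kappa(n+1)\le n+1=\kappa+1$. If $\kappa<n$, then
$\gamma(\kappa+2)<\gamma(\kappa+1)\le\varphi(n-\kappa)=\varphi((n+2)-(\kappa+2))$. So
$k=\kappa+2$ fails the test for $n+1$, and by (a) so do all larger $k$.

(c) Put $b=n-\kappa$. By (a) and (b), $\kappa(n+1)=\kappa+1$ exactly when
$\gamma(\kappa+1)>\varphi(b+1)$. In this case $M(n)=g(\kappa)f(b)$ becomes
$M(n+1)=g(\kappa+1)f(b)$, and the growth rate is $\gamma(\kappa+1)$. Otherwise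
$M(n+1)=g(\kappa)f(b+1)$, and the growth rate is $\varphi(b+1)$. In both cases it is
the larger of the two numbers. By (b) both $\kappa(n)$ and $n-\kappa(n)$ are
nondecreasing in $n$, so the maximum is nonincreasing. Finally
$\mu(n+1)\ge\varphi(b+1)\ge\varphi(n+1)$, since $b\le n$.
\end{proof}

By Lemma~\ref{lem:lc}(a),(b) with $f=F_{t-1}$, the inequality $k(n,t)\le k(n+1,t)$
holds for all $n$ whenever $F_{t-1}$ is log-concave. The sequence $F_0=1$ is
log-concave. So is $F_1(n)=1-p\theta^n$, which is increasing with decreasing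
increments: in its growth rate the numerators decrease and the denominators increase.
The first real question is about $F_2$.

\section{Two periods: log-concavity survives}\label{sec:two}

Put $c=2p-1=p-q$. From $F_1(n)=1-p\theta^n$ and the product expansion in the
introduction,
\begin{equation}\label{eq:F2}
F_2(n)=1+pc\,\theta^n-p\,m(n),\qquad
m(n)=\min_{k+b=n,\ k,b\ge0}(\theta^k+p\theta^b).
\end{equation}
For $n\ge1$ we may admit $k=0$ in the minimum, because it corresponds to the value
$g(0)F_1(n)=0$ in the maximum. For $n=0$ the right side is $1+pc-p(1+p)=q^2$, as it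
should be.

The minimum is found greedily. Start from $k=b=0$, where the value is $1+p$. Raising
$k$ from $i$ to $i+1$ lowers
$\theta^k$ by $(1-\theta)\theta^i$, and raising $b$ from $i$ to $i+1$ lowers
$p\theta^b$ by $(1-\theta)p\theta^i$. Let $\sigma_0\ge\sigma_1\ge\cdots$ be the
decreasing rearrangement of the multiset
$\{\theta^i\}_{i\ge0}\cup\{p\theta^i\}_{i\ge0}$. As both families are decreasing, the
$n$ largest elements can be taken to be an initial segment of each family, so they
are available as reductions, and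
\[
m(n)=1+p-(1-\theta)\sum_{i<n}\sigma_i .
\]
Consequently
\begin{equation}\label{eq:D}
F_2(n+1)-F_2(n)=p(1-\theta)D_n,\qquad D_n=\sigma_n-c\theta^n .
\end{equation}
Since $1,\theta,\dots,\theta^n$ are $n+1$ elements of size at least $\theta^n$, we have
$\sigma_n\ge\theta^n$. As $c<1$, this gives $D_n>0$, and $F_2$ is strictly increasing.

The sequence $1-p\,m(n)$ is concave. If $c\le0$, the term $pc\theta^n$ is concave too,
and so is $F_2$. The difficulty is $c>0$, that is $p>\frac12$: then $pc\theta^n$ is
convex, and $F_2$ need not be concave. It is still log-concave.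

\begin{proposition}\label{prop:F2}
For all $0<p<1$ and $0<\theta<1$ the sequence $F_2$ is log-concave.
\end{proposition}

\begin{proof}
By \eqref{eq:D},
\[
F_2(n+1)^2-F_2(n)F_2(n+2)
=p(1-\theta)\big[F_2(n)(D_n-D_{n+1})+p(1-\theta)D_n^2\big],
\]
and
\begin{equation}\label{eq:Ddiff}
D_n-D_{n+1}=\sigma_n-\sigma_{n+1}-c(1-\theta)\theta^n\ge-c(1-\theta)\theta^n .
\end{equation}
If $c\le0$ the bracket is nonnegative. Let $c>0$. Then the bracket is at least
$(1-\theta)\big[pD_n^2-c\theta^nF_2(n)\big]$.

Let the $n$ largest elements of the multiset be $\theta^i$ $(i<k)$ and $p\theta^i$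
$(i<b)$, with $k+b=n$, and put
\[
S=\max(\theta^k,p\theta^b)=\sigma_n,\qquad \tau=\min(\theta^k,p\theta^b)\le1 .
\]
Then $m(n)=S+\tau$ and $S\tau=p\theta^n$. Inserting $D_n=S-c\theta^n$ and
\eqref{eq:F2}, the terms $pc^2\theta^{2n}$ cancel, and
\begin{align*}
pD_n^2-c\theta^nF_2(n)
&=pS^2-2pcS\theta^n-c\theta^n+pc\theta^n(S+\tau)\\
&=pS^2-c\theta^n-pc\theta^n(S-\tau)\\
&=\frac Sp\big[p^2S-c\tau-pc\tau(S-\tau)\big]
 \qquad(\text{by }\theta^n=S\tau/p)\\
&=\frac Sp\big[(p^2-c)\tau+p(S-\tau)(p-c\tau)\big].
\end{align*}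
Here $p^2-c=(1-p)^2=q^2>0$, $S\ge\tau$, and $p-c\tau>0$ because $\tau\le1$ and $c<p$.
So the expression is positive.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:true}]
Apply Lemma~\ref{lem:lc}(a),(b) to $f=F_0,F_1,F_2$, which are all log-concave.
\end{proof}

\begin{remark}\label{rem:ties}
The proof suggests where log-concavity of $F_2$ is weakest when $c>0$. The estimate
\eqref{eq:Ddiff} loses nothing exactly when $\sigma_n=\sigma_{n+1}$. If $p=\theta^m$
with an integer $m\ge1$, such ties arise with $\theta^k=p\theta^b$; then $S=\tau$, and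
the last bracket reduces to $q^2\tau$, which is small when $q$ is small. These ties
guide the choice $p=\theta^3$ below.
\end{remark}

\section{Three periods: a mixture of two log-concave sequences}\label{sec:three}

From now on $M$, $\kappa$, $\mu$ denote the objects of Lemma~\ref{lem:lc} for $f=F_2$,
and
\[
\rho=\varphi_{F_2},\qquad r=\varphi_{F_3}.
\]
Thus $F_3(n)=qF_2(n)+pM(n)$ for $n\ge1$, and $F_3(0)=qF_2(0)$. The two summands
$qF_2$ and $pM$ correspond to a peaceful and to an attacked first period. By
Proposition~\ref{prop:F2} the rate $\rho$ is nonincreasing, and by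
Lemma~\ref{lem:lc}(c) so is $\mu$; that is, $F_2$ is log-concave, and so is $M$ on
$n\ge1$.

\begin{lemma}\label{lem:mix}
For $s\ge2$,
\begin{equation}\label{eq:mix}
r(s)=w_s\,\rho(s)+(1-w_s)\,\mu(s),\qquad w_s=\frac{qF_2(s-1)}{F_3(s-1)} .
\end{equation}
Moreover $\rho(s)\le r(s)\le\mu(s)$ for $s\ge2$, $r(1)\ge\rho(1)$, and $w_s$ is
nonincreasing for $s\ge2$.
\end{lemma}

\begin{proof}
For $s\ge2$, divide $F_3(s)-F_3(s-1)=q(F_2(s)-F_2(s-1))+p(M(s)-M(s-1))$ by
$(1-\theta)F_3(s-1)$ and note that $1-w_s=pM(s-1)/F_3(s-1)$. The bounds follow from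
$\rho(s)\le\mu(s)$, which is part of Lemma~\ref{lem:lc}(c). For $s=1$,
$F_3(1)/F_3(0)\ge qF_2(1)/(qF_2(0))$. Finally
\[
\frac{w_{s+1}}{w_s}=\frac{F_2(s)/F_2(s-1)}{F_3(s)/F_3(s-1)}
=\frac{1+(1-\theta)\rho(s)}{1+(1-\theta)r(s)}\le1 .\qedhere
\]
\end{proof}

This is the mechanism of Example~\ref{ex:toy}. From \eqref{eq:mix},
\begin{multline*}
r(s+1)-r(s)=w_{s+1}\big(\rho(s+1)-\rho(s)\big)
+(1-w_{s+1})\big(\mu(s+1)-\mu(s)\big)\\
+(w_s-w_{s+1})\big(\mu(s)-\rho(s)\big).
\end{multline*}
The first two terms are at most $0$, and the third is at least $0$: weight moves to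
the faster summand. For $r$ to rise, the third term must outweigh the other two, so we
look for an $s$ at which both $\rho$ and $\mu$ are nearly flat. By
Lemma~\ref{lem:lc}(c), as long as $\kappa$ does not change, $\mu$ repeats
values of $\rho$ at smaller arguments. So we want $\rho$ to be nearly flat at two
places at once. Remark~\ref{rem:ties} suggests making $p$ a power of $\theta$, which
produces infinitely many ties. For the conjecture to fail, it is then enough that some
$\gamma(k)$ falls into the (narrow) window $r(s)<\gamma(k)<r(s+1)$ and that other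
steps do not interfere. In our example the window is
\[
r(64)<\gamma(27)<r(65),
\]
and the two places where $\rho$ is nearly flat are $64,65$ and $40,41$.

\section{The case $p=\theta^3$}\label{sec:cube}

Let $p=\theta^3$ (with any $0<\theta<1$ in this section). The multiset of
Section~\ref{sec:two} is $1,\theta,\theta^2,\theta^3,\theta^3,\theta^4,\theta^4,\dots$,
so $\sigma_{3+2j}=\sigma_{4+2j}=\theta^{j+3}$ for $j\ge0$. The $3+2j$ largest elements
are $\theta^i$ $(i<j+3)$ and $p\theta^i$ $(i<j)$, hence $m(3+2j)=2\theta^{j+3}$. From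
\eqref{eq:F2} and \eqref{eq:D}, for $j\ge0$,
\begin{align}
F_2(3+2j)&=1-2\theta^{j+6}+c\theta^{2j+6},\label{eq:odd}\\
\frac{F_2(4+2j)-F_2(3+2j)}{1-\theta}&=\theta^{j+6}-c\theta^{2j+6},\label{eq:inc1}\\
\frac{F_2(5+2j)-F_2(4+2j)}{1-\theta}&=\theta^{j+6}-c\theta^{2j+7}.\label{eq:inc2}
\end{align}
For $c>0$ the second increment exceeds the first: $F_2$ is even convex on the triple
$3+2j,\,4+2j,\,5+2j$, though by Proposition~\ref{prop:F2} only slightly so.

To exclude large $k$ at horizon $4$ we need a lower bound for $\rho$ at moderately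
small arguments.

\begin{lemma}\label{lem:rholow}
If $p=\theta^3$, then $\rho(5+2j)>\gamma(7+j)$ for all $j\ge0$.
\end{lemma}

\begin{proof}
Put $x=\theta^j$ and $X=\theta^{j+6}=p^2x$. By \eqref{eq:odd} and \eqref{eq:inc1},
$F_2(4+2j)=1-(1+\theta)X+c\theta xX$. Hence
\[
(1-c\theta x)(1-X)-F_2(4+2j)=\theta X-c\theta x=\theta x(p^2-c)=\theta xq^2>0 .
\]
By \eqref{eq:inc2}, and since $1-c\theta x>0$,
\[
\rho(5+2j)=\frac{X(1-c\theta x)}{F_2(4+2j)}>\frac{X}{1-X}=\gamma(7+j).\qedhere
\]
\end{proof}

\section{Growth rates of $F_3$ at the chosen parameters}\label{sec:num}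

Fix $\theta=0.929$ and $p=\theta^3$. By Lemma~\ref{lem:step}, the optimization at
$t=4$ is governed by comparisons of $r(s)$ with $\gamma(k)$. The following bounds are
all that we need.

\begin{proposition}\label{prop:r}
At these parameters:
\begin{enumerate}
\item[(a)] $r(s)>\gamma(33)$ for $1\le s\le57$;
\item[(b)] $r(s)>\gamma(28)$ for $58\le s\le64$;
\item[(c)] $r(64)<\gamma(27)<r(65)$;
\item[(d)] $r(65)<\gamma(26)$ and $r(66)<\gamma(26)$;
\item[(e)] $r(s)\le\gamma(25)$ for $s\ge66$.
\end{enumerate}
\end{proposition}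

The rest of this section is the proof. Decimals are rounded. Quantities given to nine
or more places are accurate to within $10^{-8}$, the others to within one unit of the
last place shown. The tightest comparison is (c), where the margin is about
$2\cdot10^{-5}$ for the growth rates and above $10^{-5}$ in the form in which we
verify it.

\paragraph{Powers of $\theta$.} We have $1-\theta=0.071$, and
\[
p=\theta^3=0.801765089,\qquad q=0.198234911,\qquad c=0.603530178
\]
exactly. Squaring and multiplying gives
\[
\begin{array}{lll}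
\theta^{6}=0.6428272579, & \theta^{12}=0.4132268835, & \theta^{18}=0.2656335045,\\
\theta^{24}=0.1707564573, & \theta^{25}=0.1586327488, & \theta^{26}=0.1473698237,\\
\theta^{27}=0.1369065662, & \theta^{36}=0.0705611587, & \theta^{42}=0.0453586362,\\
\theta^{66}=0.0077452800. & &
\end{array}
\]
From $\gamma(k)=\theta^{k-1}/(1-\theta^{k-1})$, and
$\gamma(24)=\theta^{24}/(\theta-\theta^{24})$ in particular,
\begin{gather*}
\gamma(24)=0.2252,\quad \gamma(25)=0.20592,\quad \gamma(26)=0.18854,\\
\gamma(27)=0.1728414,\quad \gamma(28)=0.15862 .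
\end{gather*}

\paragraph{Values of $F_2$ and $\rho$.} Here $39=3+2\cdot18$, $41=3+2\cdot19$ and
$63=3+2\cdot30$. By \eqref{eq:odd}--\eqref{eq:inc2},
\begin{align*}
F_2(39)&=1-2\theta^{24}+c\theta^{42}=0.685862391,\\
F_2(40)&=F_2(39)+0.071\,(\theta^{24}-c\theta^{42})
        =F_2(39)+0.071\cdot0.143381152=0.696042453,\\
F_2(41)&=F_2(40)+0.071\,(\theta^{24}-c\theta^{43})
        =F_2(40)+0.071\cdot0.145324798=0.706360514,\\
F_2(63)&=1-2\theta^{36}+c\theta^{66}=0.863552193,
\end{align*}
and therefore
\begin{align*}
\rho(40)&=\frac{0.143381152}{0.685862391}=0.20905,&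
\rho(41)&=\frac{0.145324798}{0.696042453}=0.20879,\\
\rho(42)&=\frac{\theta^{25}-c\theta^{44}}{F_2(41)}=0.19113,&
\rho(64)&=\frac{\theta^{36}-c\theta^{66}}{F_2(63)}
         =\frac{0.065886648}{0.863552193}=0.076297 .
\end{align*}

\paragraph{Optimal splits for $M$.} The numbers above give
\[
\gamma(24)>\rho(40)\ge\rho(41)>\gamma(25)>\rho(42).
\]
By Lemma~\ref{lem:lc}(a), the test $\gamma(k)>\rho(n+1-k)$ holds exactly for
$k\le\kappa(n)$. So to identify $\kappa(n)$ it suffices to see that the test holds at
one $k$ and fails at the next. Since $\rho$ is nonincreasing and $\gamma$ strictly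
decreasing,
\begin{align*}
\kappa(63)&=24: & \gamma(24)&>\rho(40), & \gamma(25)&\le\rho(40)\le\rho(39);\\
\kappa(64)&=24: & \gamma(24)&>\rho(41), & \gamma(25)&\le\rho(40);\\
\kappa(65)&=24: & \gamma(24)&>\rho(42), & \gamma(25)&\le\rho(41);\\
\kappa(66)&=25: & \gamma(25)&>\rho(42), & \gamma(26)&<\gamma(25)\le\rho(41).
\end{align*}
Hence $M(63),M(64),M(65)$ equal $g(24)$ times $F_2(39),F_2(40),F_2(41)$, and by
Lemma~\ref{lem:lc}(c)
\begin{equation}\label{eq:mu}
\mu(64)=\rho(40),\qquad \mu(66)=\gamma(25).
\end{equation}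

\paragraph{Values of $F_3$.} Both $63,64,65$ and $39,40,41$ are triples on which
\eqref{eq:inc1} and \eqref{eq:inc2} apply in this order, so the increments of both
summands of $F_3$ increase. Put $\Delta_s=(F_3(s)-F_3(s-1))/(1-\theta)$, so
$r(s)=\Delta_s/F_3(s-1)$. With $p\,g(24)=p-\theta^{27}=0.664858523$,
\begin{align*}
F_3(63)&=qF_2(63)+p\,g(24)F_2(39)=0.171186192+0.456001456=0.627187648,\\
\Delta_{64}&=q(\theta^{36}-c\theta^{66})+p\,g(24)(\theta^{24}-c\theta^{42})
  =0.013061034+0.095328181=0.108389215,\\
F_3(64)&=F_3(63)+0.071\,\Delta_{64}=0.634883283,\\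
\Delta_{65}&=q(\theta^{36}-c\theta^{67})+p\,g(24)(\theta^{24}-c\theta^{43})\\
 &=\Delta_{64}+c(1-\theta)\big[q\theta^{66}+p\,g(24)\theta^{42}\big]
  =0.108389215+0.001358042=0.109747257,\\
F_3(65)&=F_3(64)+0.071\,\Delta_{65}=0.642675338 .
\end{align*}

\paragraph{Proof of (c) and of $r(65)<\gamma(26)$.} Since
$\gamma(27)=\theta^{26}/(1-\theta^{26})$, the inequality $r(64)<\gamma(27)$ says
$\Delta_{64}(1-\theta^{26})<F_3(63)\theta^{26}$, and similarly for $r(65)$. Indeed
\begin{align*}
\Delta_{64}(1-\theta^{26})=0.0924159&<0.0924285=F_3(63)\,\theta^{26},\\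
\Delta_{65}(1-\theta^{26})=0.0935738&>0.0935626=F_3(64)\,\theta^{26}.
\end{align*}
All factors here are at most $1$ and known to within $10^{-8}$, so the four decimals
have errors below $10^{-7}$, far less than the gaps.
As growth rates, $r(64)=0.172818<\gamma(27)=0.172841<r(65)=0.172862$. In particular
$r(65)<0.18854=\gamma(26)$.

\paragraph{Proof of (a).} For $s\le57$, Lemma~\ref{lem:mix}, monotonicity of $\rho$
and Lemma~\ref{lem:rholow} with $j=26$ give
$r(s)\ge\rho(s)\ge\rho(57)>\gamma(33)$.

\paragraph{Proof of (b).} Here $\rho(s)$ alone is too small a lower bound, and we use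
that the weight of $\rho$ in \eqref{eq:mix} is at most about one third. Let
$58\le s\le64$. Then $w_s\le w_{58}$. Since $F_2(57)\le1$ and
$M(57)\ge g(18)F_2(39)>0.503$,
\[
w_{58}=\frac{qF_2(57)}{qF_2(57)+pM(57)}\le\frac{q}{q+0.503\,p}<0.33 .
\]
By monotonicity and \eqref{eq:mu}, $\rho(s)\ge\rho(64)>0.0762$ and
$\mu(s)\ge\mu(64)=\rho(40)>0.2090$. Replacing $\rho(s)$ and $\mu(s)$ by these lower
bounds, and then $w_s$ by $0.33$ (the smaller bound gets more weight), we find
\[
r(s)\ge0.33\cdot0.0762+0.67\cdot0.2090>0.165>\gamma(28).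
\]

\paragraph{Proof of $r(66)<\gamma(26)$.} Since $F_2$ is increasing,
$w_{66}=qF_2(65)/F_3(65)\ge qF_2(63)/F_3(65)>0.26$. Also
$\rho(66)\le\rho(64)<0.0764$ and $\mu(66)=\gamma(25)<0.2060$ by \eqref{eq:mu}. Here
a smaller weight on $\rho$ gives a larger bound, so
\[
r(66)\le0.26\cdot0.0764+0.74\cdot0.2060<0.173<\gamma(26).
\]

\paragraph{Proof of (e).} For $s\ge66$, $r(s)\le\mu(s)\le\mu(66)=\gamma(25)$ by
Lemma~\ref{lem:mix}, monotonicity of $\mu$ and \eqref{eq:mu}. This completes the proof
of Proposition~\ref{prop:r}. \qed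

\section{Four periods: proof of Theorem~\ref{thm:false}}\label{sec:four}

At $t=4$ we maximize $V_n(k)=g(k)F_3(n-k)$. By Proposition~\ref{prop:r}(c) the
sequence $F_3$ is not
log-concave, so Lemma~\ref{lem:lc} is not available: a choice that beats its two
neighbors need not be optimal. We therefore check every step with
Lemma~\ref{lem:step}. The step from $k-1$ to $k$ is decided by comparing $\gamma(k)$
with $r(s)$, where $s=n+1-k$. The letters in the last columns refer to
Proposition~\ref{prop:r}; recall that $\gamma$ is strictly decreasing.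

For $n=90$, $s=91-k$:
\[
\begin{array}{c|c|l|c}
k & s & \text{comparison} & \text{by}\\ \hline
2,\dots,25 & 89,\dots,66 & \gamma(k)\ge\gamma(25)\ge r(s) & \text{(e)}\\
26 & 65 & \gamma(26)>r(65) & \text{(d)}\\
27 & 64 & \gamma(27)>r(64) & \text{(c)}\\
28,\dots,33 & 63,\dots,58 & \gamma(k)\le\gamma(28)<r(s) & \text{(b)}\\
34,\dots,90 & 57,\dots,1 & \gamma(k)<\gamma(33)<r(s) & \text{(a)}
\end{array}
\]
So $V_{90}(1)\le\dots\le V_{90}(25)<V_{90}(26)<V_{90}(27)>V_{90}(28)>\dots>V_{90}(90)$,
and $k=27$ is the unique maximizer.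

For $n=91$, $s=92-k$:
\[
\begin{array}{c|c|l|c}
k & s & \text{comparison} & \text{by}\\ \hline
2,\dots,25 & 90,\dots,67 & \gamma(k)\ge\gamma(25)\ge r(s) & \text{(e)}\\
26 & 66 & \gamma(26)>r(66) & \text{(d)}\\
27 & 65 & \gamma(27)<r(65) & \text{(c)}\\
28,\dots,34 & 64,\dots,58 & \gamma(k)\le\gamma(28)<r(s) & \text{(b)}\\
35,\dots,91 & 57,\dots,1 & \gamma(k)<\gamma(33)<r(s) & \text{(a)}
\end{array}
\]
So $V_{91}(1)\le\dots\le V_{91}(25)<V_{91}(26)>V_{91}(27)>\dots>V_{91}(91)$, and $k=26$
is the unique maximizer. The direction of the comparison differs between the two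
tables at $k=27$ only: the $27$th missile is
worth firing with $90$ missiles on board, and not with $91$.

It remains to treat nearby parameters. Each $F_t(n)$ is a continuous function of
$(p,\theta)$, being built from sums, products and finite maxima. The inequalities
$V_{90}(27)>V_{90}(k)$ for $k\ne27$ and $V_{91}(26)>V_{91}(k)$ for $k\ne26$ are strict
and finite in number. Hence they persist, and with them $k(90,4)=27$ and
$k(91,4)=26$, on an open neighborhood of $(p,\theta)=(0.929^3,0.929)$. This proves
Theorem~\ref{thm:false}. \qed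

\begin{thebibliography}{9}
\bibitem{coda} ``Coda On The Puzzle'',
\texttt{http://weber-dpoc.blogspot.com/2013/02/}.
\end{thebibliography}

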